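\title{Cancellable countable abelian groups and the complexity of cancellation}

\begin{abstract}
An abelian group $A$ is cancellable if $A\oplus G\cong A\oplus H$ implies $G\cong H$ for all abelian groups $G$ and $H$. Every countable abelian group is a direct sum $D\oplus F\oplus B$ with $D$ divisible, $F$ free, and $B$ reduced without nonzero homomorphisms to $\mathbb Z$. We prove that such a group is cancellable if and only if $F$ has finite rank, $D$ has finite torsion-free rank and finite $p$-socles, and the ring $\operatorname{End}(B)$ has stable range one. We deduce that the index set of the cancellable computable abelian groups is $\Pi^1_1$ relative to a complete $\Pi^1_1$ set, hence $\Delta^1_2$. This disproves the conjecture that it is $\Pi^1_2$ $m$-complete.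
\end{abstract}

\section{Introduction}\label{sec:intro}

All groups in this paper are abelian unless they are groups of automorphisms. A group $A$ is \emph{cancellable} if for all groups $G$ and $H$, of arbitrary cardinality,
\[
A\oplus G\cong A\oplus H\quad\text{implies}\quad G\cong H .
\]
One obstruction is immediate: if $A\cong A\oplus Y$ with $Y\neq0$, as for a free group of infinite rank, then $G=0$, $H=Y$ is a counterexample. It is not the only obstruction. The groups $\mathbb Z$, $\mathbb Q$ and the localizations $\mathbb Z_{(p)}$ are cancellable, while $\mathbb Z[1/2]$, which has rank one and so absorbs no nonzero summand, is not (Example~\ref{ex:rank-one}).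

One can measure how complicated the class of cancellable groups is by asking how hard it is to recognize them among the computable groups. A structure is \emph{computable} if its universe is a computable subset of $\omega$ and its operations are computable. Fix a standard enumeration $(\mathcal A_e)_{e\in\omega}$ of the computable structures in the language of groups and let
\[
I=\{e\in\omega:\mathcal A_e\text{ is a cancellable abelian group}\}.
\]
A relation on numbers and on functions $z\in\omega^\omega$ is \emph{arithmetical} if it is obtained from a computable relation by quantifiers over numbers. It is $\Sigma^1_1$, $\Pi^1_1$, $\Sigma^1_2$, $\Pi^1_2$ if it has the form $\exists z\,\Phi$, $\forall z\,\Phi$, $\exists w\forall z\,\Phi$, $\forall w\exists z\,\Phi$ respectively, with $\Phi$ arithmetical and $w,z$ ranging over functions; it is $\Delta^1_2$ if it is both $\Sigma^1_2$ and $\Pi^1_2$. A set $S\subseteq\omega$ is \emph{$m$-reducible} to $T\subseteq\omega$ if there is a computable $g$ with $n\in S\iff g(n)\in T$. For a class $\mathcal C$ of sets, $T$ is \emph{$\mathcal C$-hard}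 if every set in $\mathcal C$ is $m$-reducible to $T$, and \emph{$\mathcal C$-complete} if moreover $T\in\mathcal C$. We fix a $\Pi^1_1$-complete set $\mathcal O$, and $\Pi^1_1(\mathcal O)$ is the class of relations $\forall z\,\Phi$ where $\Phi$ is arithmetical and may use $\mathcal O$ as an additional predicate.

Two facts are known: the index set of the cancellable rank one torsion-free groups is $\Pi^0_4$-complete, and $I$ is $\Pi^1_1$-hard. No upper bound for $I$ was known. The following conjecture comes from \cite{CCG}.

\begin{quote}
\textbf{Conjecture.} $I$ is $\Pi^1_2$-complete: $I$ is a $\Pi^1_2$ set, and every $\Pi^1_2$ subset of $\omega$ is $m$-reducible to $I$.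
\end{quote}

The guess reflects the shape of the definition. If $G$ and $H$ were only allowed to be countable, cancellability would read ``for all $G$, $H$ and all isomorphisms $A\oplus G\to A\oplus H$ there is an isomorphism $G\to H$'', which is $\Pi^1_2$; and a property is expected to be complete at the level of its definition unless a structure theorem simplifies it. Since $G$ and $H$ are arbitrary, even the upper bound needs proof. We show that the upper bound holds and that the hardness fails.

\begin{theorem}\label{thm:complexity}
$I\in\Pi^1_1(\mathcal O)\subseteq\Delta^1_2$. Hence $I$ is $\Pi^1_2$ but not $\Pi^1_2$-hard, and the conjecture is false.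
\end{theorem}

Thus $I$ is $\Pi^1_1$-hard and lies in $\Pi^1_1(\mathcal O)$; it is neither $\Pi^1_2$-complete nor $\Sigma^1_2$-complete. Its exact degree between the two bounds is not determined here.

The proof goes through an algebraic characterization. A ring $E$ with $1$ has \emph{stable range one} if, whenever $\alpha a+fb=1$ in $E$, the element $\alpha+fy$ is a unit for some $y\in E$. Write $D(G)$ for the largest divisible subgroup of $G$, put $G[m]=\{x\in G:mx=0\}$ and $\mathfrak c=2^{\aleph_0}$, and call $G$ \emph{reduced} if $D(G)=0$.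

\begin{theorem}\label{thm:char}
Every countable group $A$ is a direct sum $D\oplus F\oplus B$ with $D=D(A)$, $F$ free, $B$ reduced and $\operatorname{Hom}(B,\mathbb Z)=0$. Put $R=\bigcap\{\ker h:h\in\operatorname{Hom}(A,\mathbb Z)\}$. Then $R=D\oplus B$, so $B\cong R/D$ and $F\cong A/R$. The group $A$ is cancellable if and only if
\begin{enumerate}
\item[(1)] $F$ has finite rank;
\item[(2)] $D$ has finite torsion-free rank and all $D[p]$ are finite;
\item[(3)] $\operatorname{End}(B)$ has stable range one.
\end{enumerate}
Moreover, cancellability of $A$ need only be tested on groups $G,H$ of cardinality at most $\mathfrak c$.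
\end{theorem}

The hard implication is that a cancellable $B$ has an endomorphism ring of stable range one. Stable range one produces isomorphisms $G\to H$ of a special kind, namely ones that fix $G\cap H$ pointwise, whereas cancellability produces an isomorphism about which nothing is known. Section~\ref{sec:idea} explains how this gap is closed and completes the argument for torsion-free groups, assuming a transfer principle: one enlarges $G$ and $H$ by gluing a rigid group of size $\mathfrak c$ along $G\cap H$, so that every isomorphism of the enlarged groups is forced to be $\pm1$ on $G\cap H$ up to a bounded error. The rigid group is built in Section~\ref{sec:test} and the transfer principle is proved in Section~\ref{sec:transfer}. Sections~\ref{sec:cyclic}--\ref{sec:main} remove the errors caused by torsion. Condition (3) still has the form $\forall\exists$; Sections~\ref{sec:action} and~\ref{sec:complexity} rewrite it, by means of Effros' theorem, so that the existential function quantifier is replaced by questions about finite tuples that $\mathcal O$ can answer.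

\medskip\noindent\textbf{Conventions.} We work in ZFC. ``Countable'' includes finite. Maps act on the left, and homomorphisms between direct sums are written as matrices acting on columns. $\mathbb Z(n)$ is the cyclic group of order $n$ and $\mathbb Z_p$ is the ring of $p$-adic integers. A subgroup $K\le G$ is \emph{pure} if $nG\cap K=nK$ for all $n\ge1$. A group $M$ is \emph{bounded} if $mM=0$ for some $m\ge1$. A group is \emph{$\aleph_1$-free} if all its countable subgroups are free. A group is \emph{$\mathfrak c$-cancellable} if the cancellation property holds for all $G,H$ of cardinality at most $\mathfrak c$.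

\section{The decomposition and the sufficiency of the conditions}\label{sec:easy}

\begin{lemma}\label{lem:split}
Every countable group $A$ has a decomposition $A=D\oplus F\oplus B$ as in Theorem~\ref{thm:char}, and $R=D\oplus B$.
\end{lemma}

\begin{proof}
Divisible subgroups are summands, so $A=D\oplus A_r$ with $A_r$ reduced. Let $B$ be the intersection of the kernels of all $h\in\operatorname{Hom}(A_r,\mathbb Z)$. For each nonzero element of the countable group $A_r/B$ choose an $h$ that does not vanish on it; these countably many maps embed $A_r/B$ in $\mathbb Z^\omega$. Countable subgroups of $\mathbb Z^\omega$ are free (Specker), so $A_r/B$ is free and $A_r=F\oplus B$ with $F$ free. A map $B\to\mathbb Z$ extends to $A_r$ by $0$ on $F$, hence vanishes on $B$; so $\operatorname{Hom}(B,\mathbb Z)=0$. Every map $A\to\mathbb Z$ vanishes on $D$, so $R=D\oplus B$.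
\end{proof}

\begin{lemma}\label{lem:sums}
$A\oplus A'$ is cancellable if and only if $A$ and $A'$ are. For countable $A,A'$ the same holds for $\mathfrak c$-cancellability.
\end{lemma}

\begin{proof}
If $A$ and $A'$ are cancellable, cancel them one after the other; the intermediate groups $A'\oplus G$, $A'\oplus H$ have size at most $\mathfrak c$ if $G,H$ do and $A'$ is countable. Conversely, $A\oplus G\cong A\oplus H$ implies $A\oplus A'\oplus G\cong A\oplus A'\oplus H$.
\end{proof}

We shall use the following facts about a ring $E$ with Jacobson radical $J=J(E)$.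
\begin{enumerate}
\item[(J1)] An element of $E$ is a unit if and only if its image in $E/J$ is a unit, and $J(E/J)=0$.
\item[(J2)] Every nilpotent one-sided ideal is contained in $J$.
\item[(J3)] If $g\in E$ is idempotent, then $J(gEg)=gJg$.
\item[(J4)] A finite ring with zero radical is a finite product of matrix rings over fields (Wedderburn--Artin); each of its ideals is a product of some of the factors and so has an identity element.
\item[(J5)] If $E$ is semilocal, that is, $E/J$ is semisimple Artinian, then $E$ has stable range one (Bass). This covers finite rings, local rings, $M_n(\mathbb Q)$ and $M_n(\mathbb Z_p)$. A product of rings of stable range one has stable range one, since $y$ can be chosen in each coordinate.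
\end{enumerate}
We also use Schur complements. If $\delta\in\operatorname{Aut}(G)$, then on $A\oplus G$
\begin{equation}\label{eq:schur}
\begin{pmatrix}\alpha&\beta\\\gamma&\delta\end{pmatrix}
=\begin{pmatrix}1&\beta\delta^{-1}\\0&1\end{pmatrix}
\begin{pmatrix}\alpha-\beta\delta^{-1}\gamma&0\\0&\delta\end{pmatrix}
\begin{pmatrix}1&0\\\delta^{-1}\gamma&1\end{pmatrix},
\end{equation}
so the left side is an automorphism of $A\oplus G$ if and only if $\alpha-\beta\delta^{-1}\gamma$ is an automorphism of $A$.

\begin{lemma}[Evans]\label{lem:evans}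
If $\operatorname{End}(A)$ has stable range one, then $A$ is cancellable.
\end{lemma}

\begin{proof}
Composing an isomorphism $A\oplus G\to A\oplus H$ with the projection to $A$ gives a split epimorphism $\rho=(\alpha,\beta):A\oplus G\to A$ with $\ker\rho\cong H$. Let $\binom ab$ be a section, with $a:A\to A$ and $b:A\to G$. Then $\alpha a+(\beta b)\cdot1=1$ in $\operatorname{End}(A)$, so $\alpha+\beta by$ is a unit for some $y$. By \eqref{eq:schur},
\[
M=\begin{pmatrix}\alpha&\beta\\-by&1\end{pmatrix}
\]
is an automorphism of $A\oplus G$. Its first row is $\rho$, so $\ker\rho=M^{-1}(0\oplus G)\cong G$.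
\end{proof}

\begin{lemma}\label{lem:FD}
A countable free group $F$ is cancellable if its rank is finite, and is not $\mathfrak c$-cancellable otherwise. A countable divisible group $D$ is cancellable if it satisfies condition \textup{(2)} of Theorem~\ref{thm:char}, and is not $\mathfrak c$-cancellable otherwise.
\end{lemma}

\begin{proof}
First, $\mathbb Z$ is cancellable (Cohn; Walker). Let $X=\langle a\rangle\oplus G=\langle b\rangle\oplus H$ with $a,b$ of infinite order, and $K=G\cap H$. Then $G/K$ embeds in $X/H\cong\mathbb Z$ and $H/K$ embeds in $X/G\cong\mathbb Z$. If both quotients are nonzero, both are infinite cyclic and $G\cong K\oplus\mathbb Z\cong H$. If, say, $G=K\subseteq H$, then $X/G\to X/H$ is a surjection $\mathbb Z\to\mathbb Z$, hence injective, and $H=G$. By Lemma~\ref{lem:sums}, free groups of finite rank are cancellable. If $F$ has infinite rank, $F\cong F\oplus\mathbb Z$.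

A divisible group is a direct sum of copies of $\mathbb Q$ and of the groups $\mathbb Z(p^\infty)$; the number of copies of $\mathbb Q$ is the torsion-free rank and the number of copies of $\mathbb Z(p^\infty)$ is $\dim D[p]$. If one of these numbers is infinite, then $D\cong D\oplus Y$ with $Y=\mathbb Q$ or $Y=\mathbb Z(p^\infty)$. Otherwise $D=\mathbb Q^r\oplus\bigoplus_p\mathbb Z(p^\infty)^{r_p}$ with $r$ and all $r_p$ finite. The two summands have endomorphism rings $M_r(\mathbb Q)$ and $\prod_pM_{r_p}(\mathbb Z_p)$, which have stable range one by (J5). Apply Lemmas~\ref{lem:evans} and~\ref{lem:sums}.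
\end{proof}

What remains is the converse of Lemma~\ref{lem:evans} for the summand $B$.

\begin{theorem}\label{thm:converse}
Let $A$ be countable and reduced with $\operatorname{Hom}(A,\mathbb Z)=0$. If $A$ is $\mathfrak c$-cancellable, then $\operatorname{End}(A)$ has stable range one.
\end{theorem}

\begin{proof}[Proof of Theorem~\ref{thm:char} from Theorem~\ref{thm:converse}]
The decomposition is Lemma~\ref{lem:split}. If (1)--(3) hold, then $F$, $D$, $B$ are cancellable by Lemmas~\ref{lem:FD} and~\ref{lem:evans}, and so is $A$ by Lemma~\ref{lem:sums}. If $A$ is $\mathfrak c$-cancellable, then so are $F$, $D$, $B$, and (1)--(3) follow from Lemma~\ref{lem:FD} and Theorem~\ref{thm:converse}. Since cancellable implies $\mathfrak c$-cancellable, the three properties are equivalent.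
\end{proof}

\begin{example}\label{ex:rank-one}
If $A$ is a subring of $\mathbb Q$, every endomorphism of the group $A$ is multiplication by the image of $1$, so $\operatorname{End}(A)=A$.
\begin{enumerate}
\item[(a)] $\mathbb Z_{(p)}$ is a local ring, so the group $\mathbb Z_{(p)}$ is cancellable.
\item[(b)] $\mathbb Z$ does not have stable range one: $2\cdot3+5\cdot(-1)=1$, but $2+5y\ne\pm1$. As $\mathbb Z$ is cancellable, the hypothesis $\operatorname{Hom}(A,\mathbb Z)=0$ in Theorem~\ref{thm:converse} cannot be dropped.
\item[(c)] Let $A=\mathbb Z[1/2]$, with units $\pm2^k$, $k\in\mathbb Z$. We have $3\cdot6+17\cdot(-1)=1$. The powers of $2$ modulo $17$ are $1,2,4,8,16,15,13,9$; this list is closed under negation and omits $3$. So $3+17y$ is never a unit. The group $A$ is reduced (no nonzero element is divisible by all powers of $3$) and $\operatorname{Hom}(A,\mathbb Z)=0$ (as $A=2A$), so $\mathbb Z[1/2]$ is not cancellable by Theorem~\ref{thm:converse}.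
\end{enumerate}
\end{example}

\section{Isomorphisms that fix the intersection}\label{sec:idea}

Look again at the proof of Lemma~\ref{lem:evans}, with $H=\ker\rho$. Inside $A\oplus G$ we have $G\cap H=\ker\beta$, and $M(0,k)=(0,k)$ for $k\in\ker\beta$. So the isomorphism $M^{-1}|G:G\to H$ is the identity on $G\cap H$. Conversely, we shall see that an isomorphism $G\to H$ which is $\pm1$ on $G\cap H$ can be turned back into a matrix with first row $(\alpha,\beta)$ and lower right entry $1$, and then \eqref{eq:schur} yields a unit. The problem is to obtain such an isomorphism from cancellability alone. The following transfer principle, proved in Section~\ref{sec:transfer}, does this up to a bounded error.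

\begin{proposition}\label{prop:transfer}
Let $A$ be countable and $\mathfrak c$-cancellable. Let $X_0=A_1\oplus G_0=A_2\oplus H_0$ be a countable group with $A_1\cong A_2\cong A$ and $H_0$ reduced, and let $K_0=G_0\cap H_0$. Then there are an isomorphism $\theta_0:G_0\to H_0$, a sign $s\in\{1,-1\}$ and an integer $m\ge1$ such that $m(\theta_0(k)-sk)=0$ for all $k\in K_0$.
\end{proposition}

The error is a map defined on $K_0$ and killed by $m$. We want to extend it to $G_0$, and this is where purity enters.

\begin{lemma}\label{lem:pure}
Let $K\le G$ be pure, $\psi:K\to L$ and $m\psi=0$ with $m\ge1$. Then $\psi$ extends to a map $\varphi:G\to L$ with $m\varphi=0$.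
\end{lemma}

\begin{proof}
Since $mG\cap K=mK$, the map $K/mK\to G/mG$ is injective. Its image is pure: let $ng-k\in mG$ with $g\in G$, $k\in K$, and let $d=\gcd(n,m)=un+vm$. Then $k\in dG\cap K=dK$, say $k=dk'$, and $k\equiv n(uk')$ modulo $mK$. A bounded pure subgroup is a direct summand (Kulikov), so the map $K/mK\to L$ induced by $\psi$ extends to $G/mG$. Compose with $G\to G/mG$.
\end{proof}

Now let $\alpha a+f=1$ in $\operatorname{End}(A)$. The simplest way to build a pair of decompositions from this relation is to take the kernel of $(\alpha,f):A\oplus A\to A$. We need the second entry to be onto with pure kernel, so we add a direct sum of cyclic groups that covers $A$ in a strong sense. Call $\pi:W_0\to A$ a \emph{cover} if $W_0=F_0\oplus W$ is countable, $F_0$ is free, $W$ is a direct sum of cyclic groups of prime power order, and for every $n\ge0$ and $x\in A$ with $nx=0$ there is $w\in W_0$ with $\pi(w)=x$ and $nw=0$ (for $n=0$ this says that $\pi$ is onto). A countable $A$ has a cover: take a generator of infinite order mapping to $x$ for each $x\in A$, and a generator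 of order $p^j$ mapping to $x$ for each $x\in A$ of prime power order $p^j>1$; an element killed by $n\ge1$ is the sum of its primary components, each of which is killed by $n$ and lifts to an element of the same order. For torsion-free $A$ this cover has $W=0$.

\begin{lemma}\label{lem:normal}
Let $A$ be countable, reduced and $\mathfrak c$-cancellable, let $\alpha a+f=1$ in $\operatorname{End}(A)$, and let $\pi:W_0\to A$ be a cover. Put $G_0=A\oplus W_0$ and $\beta=(f,\pi):G_0\to A$. Then there are $m\ge1$ and an automorphism
\[
M=\begin{pmatrix}\alpha&\beta\\\gamma&1+\varphi\end{pmatrix}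
\]
of $A\oplus G_0$ with $\varphi\in\operatorname{End}(G_0)$ and $m\varphi=0$.
\end{lemma}

\begin{proof}
Let $X_0=A\oplus G_0$ and $\rho=(\alpha,\beta):X_0\to A$. Let $\iota:A\to G_0$ be the inclusion of the first summand and $\sigma=\binom a\iota$. Then $\rho\sigma=\alpha a+f=1$, so $X_0=A\oplus G_0=\sigma(A)\oplus H_0$ with $H_0=\ker\rho$, and $K_0=G_0\cap H_0=\ker\beta$. The map $\beta$ is onto because $\pi$ is. The subgroup $K_0$ is pure in $G_0$: if $ng\in K_0$, then $n\beta(g)=0$, so $\beta(g)=\pi(w)$ with $nw=0$, and $g-w\in K_0$ satisfies $n(g-w)=ng$. The group $X_0$ is countable and reduced, since $A$ and $W_0$ are; so $H_0$ is reduced.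

Take $\theta_0,s,m$ from Proposition~\ref{prop:transfer} and put $\psi=(\theta_0-s)|K_0$, so $m\psi=0$. The map $\Theta(x,g)=\sigma(x)+\theta_0(g)$ is an automorphism of $X_0$, and $\rho\Theta(x,g)=x$. Hence $\rho$ is the first row of $\Theta^{-1}$:
\[
\Theta^{-1}=\begin{pmatrix}\alpha&\beta\\\gamma_0&\delta\end{pmatrix}.
\]
For $k\in K_0$ we have $\Theta(0,k)=s(0,k)+\psi(k)$. Applying $s\Theta^{-1}$ gives $\Theta^{-1}(0,k)=s(0,k)-s\Theta^{-1}\psi(k)$, and the second component reads $\delta(k)=sk+\psi'(k)$ with $\psi':K_0\to G_0$, $m\psi'=0$. By Lemma~\ref{lem:pure}, $\psi'$ extends to $\varphi_0\in\operatorname{End}(G_0)$ with $m\varphi_0=0$. The map $\delta-s-\varphi_0$ vanishes on $\ker\beta$ and $\beta$ is onto, so $\delta-s-\varphi_0=\eta\beta$ for some $\eta:A\to G_0$. Then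
\[
M=\begin{pmatrix}1&0\\-s\eta&s\end{pmatrix}\Theta^{-1}
=\begin{pmatrix}\alpha&\beta\\s(\gamma_0-\eta\alpha)&1+s\varphi_0\end{pmatrix}
\]
is the required automorphism.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:converse} for torsion-free $A$]
Let $\alpha a+fb=1$. Apply Lemma~\ref{lem:normal} to $\alpha a+(fb)=1$ with a free cover $\pi:F_0\to A$. Then $G_0=A\oplus F_0$ is torsion-free, so $\varphi=0$, and $\alpha-\beta\gamma\in\operatorname{Aut}(A)$ by \eqref{eq:schur}. Write $-\gamma=\binom{y_0}{\zeta}$ with $y_0:A\to A$ and $\zeta:A\to F_0$, so that $\alpha-\beta\gamma=\alpha+fby_0+\pi\zeta$. All coordinates of $\zeta$ lie in $\operatorname{Hom}(A,\mathbb Z)=0$, so $\zeta=0$ and $\alpha+f(by_0)$ is a unit.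
\end{proof}

For $A=\mathbb Z[1/2]$ and the relation $3\cdot 6+(-17)=1$, this reads as follows. In $X_0=A\oplus A\oplus F_0$ let $G_0=\{x=0\}$ and $H_0=\{3x-17x'+\pi(w)=0\}$, where $(x,x',w)$ are the coordinates. An isomorphism $G_0\to H_0$ that is $\pm1$ on $G_0\cap H_0$ would make $3-17y_0$ a unit of $\mathbb Z[1/2]$, so there is none, and the enlarged groups $G_1,H_1$ of Section~\ref{sec:transfer} witness the failure of cancellation. For $A=\mathbb Z$ the argument breaks at the last step, because the term $\pi\zeta$ can be any endomorphism of $\mathbb Z$.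

Torsion causes two errors: the bounded map $\varphi$ need not vanish, and $\pi\zeta$ may factor through the torsion part $W$ of the cover. Section~\ref{sec:cyclic} provides the tools for the first and Section~\ref{sec:ideal} removes the second.

\section{The test extension}\label{sec:test}

The group to be glued along $K_0$ is given by the following proposition.

\begin{proposition}\label{prop:test}
For every countable group $K_0$ there is an extension $0\to K_0\to K_1\xrightarrow{\,q\,}Q\to0$ with $|Q|=\mathfrak c$ such that
\begin{enumerate}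
\item[(1)] $Q$ is torsion-free and $\aleph_1$-free;
\item[(2)] $\operatorname{Hom}(K_1,Q)=\mathbb Zq$;
\item[(3)] if $L$ is countable and reduced and $\psi:K_1\to L$, then $m\psi(K_0)=0$ for some $m\ge1$.
\end{enumerate}
\end{proposition}

The conclusion of (3) cannot be improved to $\psi(K_0)=0$: since $Q$ is torsion-free, $K_0$ is pure in $K_1$, so every map $K_0\to L$ with bounded image extends to $K_1$ by Lemma~\ref{lem:pure}. This is the source of the integer $m$ in Proposition~\ref{prop:transfer}.

\subsection*{Preventing a map from extending}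
For a group $L$ define $\partial_L:L^\omega\to L^\omega$ by $\partial_L(y)_k=y_k-(k+1)y_{k+1}$. If we adjoin to a group $K$ new elements $\hat y^{(k)}$ subject to $\hat y^{(k)}-(k+1)\hat y^{(k+1)}=x_k\in K$, then a map $\psi:K\to L$ extends to the larger group exactly when $(\psi(x_k))_k\in\operatorname{im}\partial_L$. For example, let $K=L=\mathbb Z$, $\psi=1$ and $x_k=1$. A solution would satisfy $y_0\equiv\sum_{k<n}k!$ modulo $n!$ for all $n$. As $\sum_{k<n}k!$ tends to infinity and is at most $2(n-1)!$, the difference $\sum_{k<n}k!-y_0$ is nonzero and smaller than $n!$ in absolute value for large $n$. So there is no solution. In general a bad sequence is found by a category argument.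

\begin{lemma}\label{lem:partial}
Let $L$ be countable and reduced, and let $\psi:K_0\to L$ have unbounded image. Then for every $c\in L^\omega$ there is $\zeta\in K_0^\omega$ with $c+\psi\zeta\notin\operatorname{im}\partial_L$.
\end{lemma}

\begin{proof}
Suppose this fails for $c$. Taking $\zeta=0$ gives $c\in\operatorname{im}\partial_L$, so $M^\omega\subseteq\operatorname{im}\partial_L$ for $M=\psi(K_0)$. The map $\partial_L$ is injective: if $\partial_L(y)=0$, then $y_k=(k+1)\cdots(k+n)y_{k+n}$ for all $k,n$, so the $y_k$ generate a divisible group, and $y=0$ because $L$ is reduced. Give $L$ the discrete topology. As $L$ is countable, $L^\omega$ is a Polish group (separable and completely metrizable), and so are its closed subgroups $M^\omega$ and $\partial_L^{-1}(M^\omega)$. A continuous bijective homomorphism of Polish groups is a homeomorphism. Applied to $\partial_L^{-1}(M^\omega)\to M^\omega$, continuity of the inverse at $0$ gives $k$ such that $x\in M^\omega$, $x_0=\dots=x_k=0$ and $\partial_L(y)=x$ imply $y_0=0$. For $\mu\in M$ let $x$ have the single nonzero entry $\mu$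 at place $k+1$. Its preimage has $y_j=0$ for $j>k+1$, $y_{k+1}=\mu$ and $y_j=(j+1)y_{j+1}$ for $j\le k$, so $y_0=(k+1)!\,\mu$. Hence $(k+1)!\,M=0$, a contradiction.
\end{proof}

Both hypotheses on $L$ are needed: $\partial_L$ is onto if $L$ is divisible (solve recursively), and also if $L=\widehat{\mathbb Z}$ is the $\mathbb Z$-adic completion of $\mathbb Z$, which is reduced but uncountable (take $y_k=\sum_{j\ge k}\frac{j!}{k!}x_j$).

There are only $\mathfrak c$ maps from a countable group to countable groups, so we may adjoin one system $(\hat y^{(k)})_k$ for each. Done over $K_0$ alone, this gives a quotient $\bigoplus\mathbb Q$, which is neither $\aleph_1$-free nor rigid. The remedy is to add a free group $P$ with basis indexed by the binary tree and to let each system involve the basis elements along its own branch.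

\subsection*{Branch elements}
Recall that $\widehat{\mathbb Z}=\prod_p\mathbb Z_p$ is a torsion-free ring with $\widehat{\mathbb Z}=\mathbb Z+n\widehat{\mathbb Z}$ and $\mathbb Z\cap n\widehat{\mathbb Z}=n\mathbb Z$. For $l\ge0$,
\begin{equation}\label{eq:factorial}
l!\,\widehat{\mathbb Z}=\Big\{\sum_{k\ge l}k!\,\varepsilon_k:\ \varepsilon_k\in\mathbb Z\Big\},
\end{equation}
for if $c-\sum_{l\le j<k}j!\,\varepsilon_j=k!\,c'$, we choose $\varepsilon_k\in\mathbb Z$ with $c'-\varepsilon_k\in(k+1)\widehat{\mathbb Z}$ and continue.

Let $P$ be free on $\{e_\nu:\nu\in2^{<\omega}\}$, let $P_{<k}$ be the span of the $e_\nu$ with $|\nu|<k$, and let $\widehat P$ be the $\mathbb Z$-adic completion of $P$. It consists of the families $(c_\nu)\in\prod_\nu\widehat{\mathbb Z}$ such that for each $n\ge1$ all but finitely many $c_\nu$ lie in $n\widehat{\mathbb Z}$. It is a torsion-free $\widehat{\mathbb Z}$-module of size $\mathfrak c$, and $n\widehat P$ consists of the families with all coordinates in $n\widehat{\mathbb Z}$; hence $\bigcap_nn\widehat P=0$ and $P$ is pure in $\widehat P$. Every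 series $\sum_kk!\,w_k$ with $w_k\in\widehat P$ converges. Every homomorphism $P\to\widehat P$ has a unique continuous extension to $\widehat P$, and the extension is $\widehat{\mathbb Z}$-linear because $\mathbb Z$ is dense in $\widehat{\mathbb Z}$. Spans over $\mathbb Q$ are taken in $\widehat P\otimes\mathbb Q\supseteq\widehat P$.

For a branch $\eta\in2^\omega$ and $u\in\prod_kP_{<k}$ put $y^{(k)}_{\eta,u}=\sum_{j\ge k}\frac{j!}{k!}\,(e_{\eta|j}+u(j))$ and $y_{\eta,u}=y^{(0)}_{\eta,u}$. Then
\begin{equation}\label{eq:recursion}
y^{(k)}_{\eta,u}-(k+1)y^{(k+1)}_{\eta,u}=e_{\eta|k}+u(k),\qquad k!\,y^{(k)}_{\eta,u}\in y_{\eta,u}+P .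
\end{equation}
The parameter $u$ will be used to destroy endomorphisms. The restriction $u(k)\in P_{<k}$ keeps $e_{\eta|k}$ the leading term of $e_{\eta|k}+u(k)$, and the next two lemmas rest on this.

\begin{lemma}\label{lem:indep}
If $\eta_1,\dots,\eta_r$ are distinct and $u_1,\dots,u_r$ are arbitrary, then the elements $y_i=y_{\eta_i,u_i}$ are $\mathbb Q$-independent modulo $P\otimes\mathbb Q$.
\end{lemma}

\begin{proof}
After clearing denominators, let $\sum c_iy_i\in P$ with $c_i\in\mathbb Z$. Fix $i$ and let $k$ be so large that $\eta_i|k\ne\eta_{i'}|k$ for $i'\ne i$. The terms with $j<k$ and the elements $u_{i'}(k)$ lie in $P_{<k}$, and the terms with $j>k$ are multiples of $(k+1)!$. So the coefficient of $e_{\eta_i|k}$ in $\sum c_{i'}y_{i'}$ is congruent to $c_ik!$ modulo $(k+1)!\,\widehat{\mathbb Z}$. An element of $P$ has finite support, so this coefficient is $0$ for large $k$. Hence $k+1$ divides $c_i$ for all large $k$, and $c_i=0$.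
\end{proof}

For a family $\mathcal Y=\{(\eta_i,u_i)\}$ with distinct $\eta_i$, let $Q(\mathcal Y)\le\widehat P$ be generated by $P$ and all $y_i^{(k)}=y^{(k)}_{\eta_i,u_i}$.

\begin{lemma}\label{lem:QY}
\textup{(a)} $Q(\mathcal Y)=\widehat P\cap\operatorname{span}_{\mathbb Q}(P\cup\{y_i\})$. \textup{(b)} $Q(\mathcal Y)$ is $\aleph_1$-free.
\end{lemma}

\begin{proof}
(a) The inclusion $\subseteq$ follows from \eqref{eq:recursion}, which also shows that $Q(\mathcal Y)/P$ is divisible. Let $w\in\widehat P$ and $nw\in Q(\mathcal Y)$ with $n\ge1$. Then $nw=nv+x$ with $v\in Q(\mathcal Y)$ and $x\in P$; since $P$ is pure in the torsion-free group $\widehat P$, we get $w-v\in P$ and $w\in Q(\mathcal Y)$.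

(b) A countable subgroup lies in $Q(\mathcal Y_J)$ for a countable subfamily $\mathcal Y_J$, so it suffices to find a basis of $Q(\mathcal Y_J)$. The idea is to trade $e_{\eta_i|k}$ for $y_i^{(k)}$ on disjoint tails of the branches. Enumerate $J$ and choose $n_i$ so large that $\eta_i|n_i\ne\eta_{i'}|n_i$ for all earlier $i'$. Then the tails $\{\eta_i|k:k\ge n_i\}$ are pairwise disjoint; let $N$ be their union. We show that $\{y_i^{(k)}:i\in J,\ k\ge n_i\}\cup\{e_\nu:\nu\notin N\}$ is a basis.

\emph{Generation.} If $\nu=\eta_i|k$ with $k\ge n_i$, then $e_\nu=y_i^{(k)}-(k+1)y_i^{(k+1)}-u_i(k)$ with $u_i(k)\in P_{<k}$. So all $e_\nu$ are generated, by induction on $|\nu|$, and \eqref{eq:recursion} then gives $y_i^{(k)}$ for $k<n_i$ by descending recursion.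

\emph{Independence.} Let $\sum a_{i,k}y_i^{(k)}+\sum b_\nu e_\nu=0$ be a finite relation among these elements, and let $M$ be at least every $k$ and every $n_i$ that occurs. Put $c_{i,j}=\sum_{n_i\le k\le j}a_{i,k}\,j!/k!$. Substituting $y_i^{(k)}=\sum_{k\le j<M}\frac{j!}{k!}(e_{\eta_i|j}+u_i(j))+\frac{M!}{k!}y_i^{(M)}$, we get
\[
\sum_ic_{i,M}\,y_i^{(M)}+\sum_i\sum_{n_i\le j<M}c_{i,j}\,(e_{\eta_i|j}+u_i(j))+\sum_{\nu\notin N}b_\nu e_\nu=0 .
\]
By Lemma~\ref{lem:indep} and \eqref{eq:recursion}, all $c_{i,M}=0$. If some $c_{i,j}\ne0$ with $j<M$, take such a pair with $j$ maximal. The elements $u_{i'}(j')$ with nonzero coefficient have $j'\le j$ and lie in $P_{<j}$, and $\eta_i|j\in N$ belongs to one tail only. So the coefficient of $e_{\eta_i|j}$ in the relation is $c_{i,j}\neq0$, a contradiction. Thus all $c_{i,j}=0$. Since $a_{i,n_i}=c_{i,n_i}$ and $a_{i,j}=c_{i,j}-jc_{i,j-1}$ for $j>n_i$, all $a_{i,k}$ vanish, and then all $b_\nu$ vanish.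
\end{proof}

The next lemma says that an $\aleph_1$-free subgroup of $\widehat P$ is too thin to contain a $\widehat{\mathbb Z}$-submodule. It will supply every contradiction in the proof of rigidity.

\begin{lemma}\label{lem:thin}
Let $S\le\widehat P$ be $\aleph_1$-free, $w\in\widehat P$ and $n\ge1$. If $n\widehat{\mathbb Z}w\subseteq S$, then $w=0$.
\end{lemma}

\begin{proof}
If $w\ne0$, some coordinate of $w$ has a nonzero component in some $\mathbb Z_p$. Regarding $\mathbb Z_p$ as an ideal of $\widehat{\mathbb Z}$, the group $n\mathbb Z_pw\subseteq S$ is nonzero and $\ell$-divisible for any prime $\ell\ne p$. Adjoining successive $\ell$-th parts of a nonzero element gives a countable nonzero $\ell$-divisible subgroup of $S$, which is not free.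
\end{proof}

\subsection*{The recursion}
Let $P^+=K_0\oplus P$ with projection $q_0:P^+\to P$. We list the maps on $P^+$ that must not extend in an unwanted way.
\begin{itemize}
\item A \emph{task of type I} is a homomorphism $\varphi:P^+\to\widehat P$ that is not of the form $sq_0$ with $s\in\mathbb Z$.
\item A \emph{task of type II} is a homomorphism $\psi:P^+\to L$, where $L$ is a reduced group with universe contained in $\omega$ and $\psi(K_0)$ is unbounded.
\end{itemize}
There are at most $\mathfrak c^{\aleph_0}=\mathfrak c$ tasks, and at least one (the projection onto $\mathbb Ze_\emptyset$). Enumerate them, with repetitions if necessary, as $(T_\xi)_{\xi<\mathfrak c}$. By recursion on $\xi$ we choose distinct branches $\eta_\xi$ and sequences $\kappa_\xi\in\prod_k(K_0\oplus P_{<k})$ with $P$-part $u_\xi$, we put $y_\xi=y_{\eta_\xi,u_\xi}$, and if $T_\xi=\varphi$ has type I we put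
\[
z_\xi=\sum_kk!\,\varphi\big(e_{\eta_\xi|k}+\kappa_\xi(k)\big)\in\widehat P .
\]
This is the only possible value at the new generator $\hat y^{(0)}_\xi$ of an extension of $\varphi$, so we want $z_\xi$ to stay outside the final group $Q$. With $V_\xi=\operatorname{span}_{\mathbb Q}(P\cup\{y_\alpha:\alpha<\xi\})$ we maintain
\begin{equation}\label{eq:invariant}
z_\alpha\notin V_\xi\quad\text{for all }\alpha<\xi\text{ of type I}.
\end{equation}
At limit stages this is inherited, because $V_\xi$ is the union of the earlier spaces.

\emph{Choice of the branch at stage $\xi$.} Call a branch unused if it differs from all $\eta_\alpha$, $\alpha<\xi$. Let $\alpha<\xi$ have type I. If $z_\alpha\in V_\xi+\mathbb Qy_{\eta,u}$, then the coefficient of $y_{\eta,u}$ is nonzero by \eqref{eq:invariant}, so $y_{\eta,u}\in V_\xi+\mathbb Qz_\alpha$. This space has dimension one over $V_\xi$, while by Lemma~\ref{lem:indep} elements $y_{\eta,u},y_{\eta',u'}$ with distinct unused $\eta,\eta'$ are independent modulo $V_\xi$. So each $\alpha$ rules out at most one unused branch. Fewer than $\mathfrak c$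 branches are used or ruled out, and we choose an unused $\eta=\eta_\xi$ with $z_\alpha\notin V_\xi+\mathbb Qy_{\eta,u}$ for all $u$ and all $\alpha<\xi$ of type I. Whatever $\kappa_\xi$ is, \eqref{eq:invariant} holds at $\xi+1$ for $\alpha<\xi$.

\emph{Type II.} If $T_\xi=\psi$, Lemma~\ref{lem:partial} with $c_k=\psi(e_{\eta|k})$ gives $\kappa_\xi\in K_0^\omega$ (so $u_\xi=0$) with $\big(\psi(e_{\eta|k}+\kappa_\xi(k))\big)_k\notin\operatorname{im}\partial_L$.

\emph{Type I.} If $T_\xi=\varphi$, we take $\kappa_\xi$ from the following lemma, which gives \eqref{eq:invariant} at $\xi+1$ for $\alpha=\xi$.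

\begin{lemma}\label{lem:typeI}
There is $\kappa\in\prod_k(K_0\oplus P_{<k})$, with $P$-part $u$, such that $z(\kappa)=\sum_kk!\,\varphi(e_{\eta|k}+\kappa(k))\notin V_\xi+\mathbb Qy_{\eta,u}$.
\end{lemma}

\begin{proof}
Suppose no $\kappa$ works. Let $V^*=V_\xi+\mathbb Qy_{\eta,0}$. By Lemma~\ref{lem:QY}, $V^*\cap\widehat P$ is $\aleph_1$-free.

\emph{Case 1: $w=\varphi(x)\ne0$ for some $x\in K_0$.} Take $\kappa(k)=\varepsilon_kx$ with $\varepsilon_k\in\mathbb Z$, so $u=0$ and $z(\kappa)\in V^*$. Then $z(\kappa)-z(0)=(\sum_kk!\,\varepsilon_k)w\in V^*$. By \eqref{eq:factorial}, $\widehat{\mathbb Z}w\subseteq V^*\cap\widehat P$, contrary to Lemma~\ref{lem:thin}.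

\emph{Case 2: $\varphi|K_0=0$.} Let $\hat\varphi$ be the continuous extension of $\varphi|P$ to $\widehat P$, extended linearly to $\widehat P\otimes\mathbb Q$. For $\kappa=u$ we have $z(u)=\hat\varphi(y_{\eta,u})$, so there is $r_u\in\mathbb Q$ with $\hat\varphi(y_{\eta,u})-r_uy_{\eta,u}\in V_\xi$. In particular $\hat\varphi(y_{\eta,0})\in V^*$. Let $\mathcal S$ be the group of all sums $s_u=\sum_kk!\,u(k)$. Since $y_{\eta,u}=y_{\eta,0}+s_u$,
\[
\hat\varphi(s_u)-r_us_u=\big(\hat\varphi(y_{\eta,u})-r_uy_{\eta,u}\big)-\hat\varphi(y_{\eta,0})+r_uy_{\eta,0}\in V^* .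
\]
So the linear map $s\mapsto\hat\varphi(s)+V^*$ on $\mathbb Q\mathcal S$ sends $s$ into $\mathbb Q(s+V^*)$. It vanishes on $\mathbb Q\mathcal S\cap V^*$ and induces an endomorphism of $(\mathbb Q\mathcal S+V^*)/V^*$ that sends every vector to a multiple of itself. Such an endomorphism is a scalar $r$: if $v,v'$ are independent with multipliers $r,r'$ and $v+v'$ has multiplier $r''$, then $r=r''=r'$. Write $r=m/n$ with $n\geq1$. Then $(n\hat\varphi-m)(\mathcal S)\subseteq V^*\cap\widehat P$.

Let $|\nu|=l$. Taking $u(k)=\varepsilon_ke_\nu$ for $k\ge l+1$ and $u(k)=0$ for $k\le l$, we see from \eqref{eq:factorial} that $(l+1)!\,\widehat{\mathbb Z}e_\nu\subseteq\mathcal S$. By $\widehat{\mathbb Z}$-linearity, $(l+1)!\,\widehat{\mathbb Z}\cdot(n\hat\varphi-m)(e_\nu)\subseteq V^*\cap\widehat P$, so $n\varphi(e_\nu)=me_\nu$ by Lemma~\ref{lem:thin}. The coordinate $\nu$ shows $m\in n\widehat{\mathbb Z}\cap\mathbb Z=n\mathbb Z$. Hence $r\in\mathbb Z$ and $\varphi=rq_0$, which is excluded for a task of type I.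
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:test}]
Let $Q=Q(\{(\eta_\xi,u_\xi):\xi<\mathfrak c\})$. Let $K_1$ be generated by $P^+$ and symbols $\hat y_\xi^{(k)}$ subject to the relations of $P^+$ and
\begin{equation}\label{eq:relations}
\hat y_\xi^{(k)}-(k+1)\hat y_\xi^{(k+1)}=e_{\eta_\xi|k}+\kappa_\xi(k).
\end{equation}
An embedding of $P^+$ in a divisible group extends to $K_1$: send $\hat y_\xi^{(0)}$ to $0$ and solve \eqref{eq:relations} recursively for the images of the $\hat y_\xi^{(k+1)}$. So $P^+\to K_1$ is injective. The quotient $K_1/P^+$ is $\bigoplus_\xi\mathbb Q$, with $\hat y_\xi^{(k)}$ corresponding to $1/k!$ in the $\xi$-th copy. By \eqref{eq:recursion} there is a surjection $q:K_1\to Q$ with $q|P^+=q_0$ and $q(\hat y_\xi^{(k)})=y_\xi^{(k)}$. The induced map $K_1/P^+\to Q/P$ is injective by Lemma~\ref{lem:indep}: a nonzero element has a nonzero multiple represented by a nontrivial integer combination of the $\hat y^{(0)}_\xi$. Hence $\ker q\subseteq P^+$ and $\ker q=\ker q_0=K_0$.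

Property (1) is Lemma~\ref{lem:QY}(b), and $|Q|=\mathfrak c$ because the $y_\xi$ are distinct elements of $Q\subseteq\widehat P$.

(2) Let $\varphi\in\operatorname{Hom}(K_1,Q)$. If $\varphi|P^+$ is not of the form $sq_0$, it is a task $T_\xi$ of type I. By \eqref{eq:relations},
\[
\varphi(\hat y_\xi^{(0)})=\sum_{k<n}k!\,\varphi\big(e_{\eta_\xi|k}+\kappa_\xi(k)\big)+n!\,\varphi(\hat y_\xi^{(n)})\qquad\text{for all }n,
\]
so $z_\xi=\varphi(\hat y_\xi^{(0)})\in Q\subseteq\bigcup_{\xi'>\xi}V_{\xi'}$, contrary to \eqref{eq:invariant}. So $\varphi|P^+=sq_0$. Then $\varphi-sq$ factors through the divisible group $K_1/P^+$, and $Q\le\widehat P$ is reduced; hence $\varphi=sq$.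

(3) We may assume that the universe of $L$ is contained in $\omega$. If $\psi(K_0)$ were unbounded, $\psi|P^+$ would be a task $T_\xi$ of type II. But $y_k=\psi(\hat y_\xi^{(k)})$ solves $\partial_L(y)=\big(\psi(e_{\eta_\xi|k}+\kappa_\xi(k))\big)_k$, contrary to the choice of $\kappa_\xi$.
\end{proof}

\section{Proof of the transfer principle}\label{sec:transfer}

\begin{proof}[Proof of Proposition~\ref{prop:transfer}]
Take $K_1$, $q$, $Q$ from Proposition~\ref{prop:test}. Let $X_1=(X_0\oplus K_1)/\{(k,-k):k\in K_0\}$ be the amalgam; it contains $X_0$ and $K_1$, with $X_1=X_0+K_1$ and $X_0\cap K_1=K_0$. Put $G_1=G_0+K_1$ and $H_1=H_0+K_1$. Then $X_1=A_1\oplus G_1$: if $a=g+k$ with $a\in A_1$, $g\in G_0$, $k\in K_1$, then $k\in X_0\cap K_1=K_0\subseteq G_0$, so $a\in A_1\cap G_0=0$. The same computation with $K_0\subseteq H_0$ gives $X_1=A_2\oplus H_1$. As $|G_1|,|H_1|\le\mathfrak c$, there is an isomorphism $\theta:G_1\to H_1$; let $\theta'=\theta^{-1}$. Extend $q$ to $X_1$ by $0$ on $X_0$. Its kernel is $X_0$, and $G_1\cap X_0=G_0$, $H_1\cap X_0=H_0$.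

\emph{Rigidity gives a sign.} By property (2), $q\theta|K_1=cq$ and $q\theta'|K_1=c'q$ with $c,c'\in\mathbb Z$. For $k\in K_1$ write $\theta(k)=h+k'$ with $h\in H_0$, $k'\in K_1$. Then $q(k')=cq(k)$, and applying $q\theta'$ gives $q(k)=q\theta'(h)+c'c\,q(k)$. So $(1-c'c)Q\subseteq q\theta'(H_0)$ is countable. Since $Q$ is torsion-free and uncountable, $c'c=1$. Put $s=c=\pm1$.

\emph{$\aleph_1$-freeness moves $G_0$ onto $H_0$.} The map $\theta$ need not send $G_0$ into $H_0$; the defect is $q\theta|G_0$. Its image $Q_0$ is a countable subgroup of $Q$, hence free, so there is $j:Q_0\to K_1$ with $qj=1$. Put $t=jq\theta|G_0:G_0\to K_1$. On $K_0\subseteq K_1$ we have $q\theta=sq=0$, so $t(K_0)=0$, and since $G_0\cap K_1=K_0$ we can extend $t$ to $G_1$ by $t|K_1=0$. Then $t^2=0$, so $1-st\in\operatorname{Aut}(G_1)$, and $\theta_1=\theta(1-st):G_1\to H_1$ is an isomorphism. For $g\in G_0$, $q\theta_1(g)=q\theta(g)-s\,q\theta(t(g))=q\theta(g)-s^2qt(g)=0$. On $K_1$ we have $\theta_1=\theta$ and $q\theta_1=sq$. So $q\theta_1=sq$ on all of $G_1$. Therefore $\theta_1(g)\in H_0$ if and only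 if $g\in G_0$, and $\theta_0=\theta_1|G_0$ is an isomorphism $G_0\to H_0$.

\emph{Property \textup{(3)} controls $\theta_0$ on $K_0$.} The map $(\theta_1-s)|K_1:K_1\to H_1$ is killed by $q$, so it takes values in $H_0$, which is countable and reduced. Hence $m(\theta_1-s)(K_0)=0$ for some $m\ge1$.
\end{proof}

\section{Cyclic summands and bounded endomorphisms}\label{sec:cyclic}

For a prime $p$ and $n\ge1$ let
\[
U^p_n(G)=\big(p^{n-1}G\cap G[p]\big)\big/\big(p^nG\cap G[p]\big),
\]
a vector space over the field with $p$ elements. Its elements are the classes $[p^{n-1}x]$ with $p^nx=0$. We write $U$ for an unspecified $U^p_n$. A map $h:G\to G'$ induces a linear map $h_U$, with $(hh')_U=h_Uh'_U$ and $(h+h')_U=h_U+h'_U$, and $U$ commutes with direct sums. The space $U^q_k(\mathbb Z(p^n))$ has dimension $1$ if $(q,k)=(p,n)$ and is $0$ otherwise, and $U(\mathbb Z)=0$. So $U^p_n$ counts summands $\mathbb Z(p^n)$.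

\begin{lemma}\label{lem:U}
\begin{enumerate}
\item[(a)] Let $x_i\in G$ satisfy $p^nx_i=0$, and let the classes $[p^{n-1}x_i]$ be independent in $U^p_n(G)$. Then $C=\sum_i\langle x_i\rangle$ is the direct sum of the groups $\langle x_i\rangle\cong\mathbb Z(p^n)$ and is a summand of $G$.
\item[(b)] If $A$ is countable and $\mathfrak c$-cancellable, then all $U^p_n(A)$ are finite.
\item[(c)] Let all $U^p_n(A)$ be finite and $m=\prod p^{k_p}$. Then $A=C\oplus A'$, where $C$ is finite, $m^2C=0$, and $U^p_n(A')=0$ for all $p\mid m$ and $n\le2k_p$.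
\item[(d)] Let $m=\prod p^{k_p}$ and $U^p_n(G)=0$ for all $p\mid m$ and $n\le2k_p$. Then $G[m]\subseteq mG$. Hence $hh'=0$ for all $h,h'\in\operatorname{End}(G)$ with $mh=mh'=0$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Each $x_i$ has order $p^n$. Let $\sum c_ix_i=0$ with some $c_ix_i\ne0$, and let $p^j$ be the largest power of $p$ dividing all $c_i$, so $j<n$. Multiplying by $p^{n-1-j}$ gives a relation among the $p^{n-1}x_i$ with some coefficient prime to $p$, which is impossible. So the sum is direct, $C[p]$ is spanned by the $p^{n-1}x_i$, and no nonzero element of $C[p]$ lies in $p^nG$. Thus $C\cap p^nG=0$, and $C$ embeds in the $\mathbb Z/p^n$-module $G/p^nG$. The ring $\mathbb Z/p^n$ is Noetherian and self-injective, so the direct sum $C$ of copies of it is an injective module and there is a retraction $G/p^nG\to C$. Composing with $G\to G/p^nG$ gives a retraction of $G$ onto $C$.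

(b) If $U^p_n(A)$ is infinite, then by (a) $A$ has a summand $\mathbb Z(p^n)^{(\omega)}$, so $A\cong A\oplus\mathbb Z(p^n)$.

(c) Treat the finitely many pairs $(p,n)$ one at a time. Lifting a basis of $U^p_n$ gives by (a) a finite summand whose complement has $U^p_n=0$; passing to a summand preserves both the finiteness of all $U$ and the vanishing obtained earlier. The orders $p^n$ divide $m^2$.

(d) Fix $p\mid m$ and $k=k_p$. The hypothesis says $G[p]=pG\cap G[p]=\dots=p^{2k}G\cap G[p]$. We show $G[p^j]\subseteq p^kG$ by induction on $j\le k$. If $j\ge1$ and $p^jx=0$, write $p^{j-1}x=p^{2k}z$. Then $x-p^{2k-j+1}z\in G[p^{j-1}]\subseteq p^kG$, and $2k-j+1>k$. Now let $x\in G[p^k]$ and $m=p^km'$. Multiplication by $m'$ is bijective on $G[p^k]$, so $x=m'x'$ with $x'\in G[p^k]\subseteq p^kG$, and $x\in mG$. As $G[m]=\bigoplus_pG[p^{k_p}]$, we get $G[m]\subseteq mG$. Finally $h'(G)\subseteq G[m]\subseteq mG$ and $h(mG)=0$.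
\end{proof}

Parts (c) and (d) say that, apart from a finite summand, the endomorphisms killed by $m$ multiply to zero. Modulo the radical they therefore form a finite ring, which splits off.

\begin{lemma}\label{lem:bounded}
Let all $U^p_n(A)$ be finite, $E=\operatorname{End}(A)$, $\bar E=E/J(E)$, $\ell\ge1$, and let $\bar N$ be the image in $\bar E$ of the ideal $N=\{h\in E:\ell h=0\}$. Then $\bar N$ is finite and $\bar N=\varepsilon\bar E$ for a central idempotent $\varepsilon$ of $\bar E$. Thus $\bar E=\varepsilon\bar E\times(1-\varepsilon)\bar E$.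
\end{lemma}

\begin{proof}
Write $A=C\oplus A'$ as in Lemma~\ref{lem:U}(c) for $m=\ell$, and let $g\in E$ be the projection onto $A'$. Under $gEg=\operatorname{End}(A')$, the ideal $gNg$ consists of maps killed by $\ell$, so $(gNg)^2=0$ by Lemma~\ref{lem:U}(d). By (J2) and (J3), $gNg\subseteq J(gEg)\subseteq J(E)$, that is, $\bar g\bar N\bar g=0$. Then the right ideal $\bar g\bar N$ and the left ideal $\bar N\bar g$ of $\bar E$ have square zero, so they vanish by (J1) and (J2). Hence $\bar N\subseteq(1-\bar g)\bar E(1-\bar g)$. This corner ring is a quotient of the finite ring $\operatorname{End}(C)$, and its radical is zero by (J3). By (J4) its ideal $\bar N$ has an identity $\varepsilon$. For $x\in\bar E$ both $\varepsilon x$ and $x\varepsilon$ lie in $\bar N$, so $\varepsilon x=\varepsilon x\varepsilon=x\varepsilon$.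
\end{proof}

\section{Endomorphisms that factor through sums of finite cyclic groups}\label{sec:ideal}

For $E=\operatorname{End}(A)$ let $\mathfrak t$ be the set of all $e\in E$ that factor through a direct sum of finite cyclic groups. It is an ideal: if $e_i$ factors through $W_i$, then $e_1+e_2$ factors through $W_1\oplus W_2$. The next proposition says that the stable range condition holds for elements congruent to $1$ modulo $\mathfrak t$.

\begin{proposition}\label{prop:t}
Let $A$ be countable with all $U^p_n(A)$ finite. If $\alpha=1-e$ with $e\in\mathfrak t$ and $\alpha a+fb=1$ in $E$, then $\alpha+fy\in\operatorname{Aut}(A)$ for some $y\in E$.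
\end{proposition}

\begin{example}\label{ex:t}
(a) For $A=\mathbb Z(p)^{(\omega)}$ we have $\mathfrak t=E$. A surjection $\alpha$ with nonzero kernel has a right inverse $a$, so $\alpha a+0\cdot0=1$, but $\alpha$ is not a unit. So the finiteness of the $U^p_n(A)$ is needed.

(b) For $A=\bigoplus_{n\ge1}\langle w_n\rangle$ with $w_n$ of order $p^n$, again $\mathfrak t=E$, and the proposition says that $E$ has stable range one. Let $h(w_n)=w_n-pw_{n+1}$. Then $h_U=1$ for all $U$, since $p^nw_{n+1}\in p^nA$. But $h(\sum c_nw_n)=w_1$ forces $c_1\equiv1\pmod p$ and $c_n\equiv pc_{n-1}\pmod{p^n}$, so $c_n\equiv p^{n-1}\pmod{p^n}$ and $c_nw_n\neq0$ for all $n$; thus $h$ is not onto. Linear algebra on the finite spaces $U(A)$ alone does not produce automorphisms.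
\end{example}

\begin{proof}[Proof of Proposition~\ref{prop:t}]
Write $e=\pi\gamma$ with $\gamma:A\to W$, $\pi:W\to A$. Since $A$ is countable we may take $W$ to be a countable direct sum of cyclic groups of prime power order, with a fixed basis.

\emph{The plan.} For $t\in E$ we have $\alpha+t=\alpha+(\alpha a+fb)t=\alpha(1+at)+fbt$. So if $\alpha+t$ and $1+at$ are both units, then
\begin{equation}\label{eq:twounits}
\alpha+f\cdot bt(1+at)^{-1}=(\alpha+t)(1+at)^{-1}
\end{equation}
is a unit. We look for $t=\pi\lambda\gamma$ with $\lambda$ a projection of $W$. The choice $\lambda=1$ gives $\alpha+t=1$, and $\lambda=0$ gives $1+at=1$. We shall cut $W$ into finite blocks and let $\lambda$ alternate between $1$ and $0$. Each of the two maps to be inverted is then the identity on every other block; this stops the drift to infinity seen in Example~\ref{ex:t}(b), so injectivity implies bijectivity. Injectivity is tested on the spaces $U$, and Steps 1 and 2 prepare for this test. They use the following fact.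

\medskip\noindent(R) \emph{Every family of linear maps $z_U:U(W)\to U(A)$, one for each $U=U^p_n$, is induced by a homomorphism $z:W\to A$.} Indeed, the classes $[p^{n-1}w]$, with $w$ ranging over the basis elements of order $p^n$, form a basis of $U^p_n(W)$. For each such $w$ let $z(w)=x$, where $p^nx=0$ and $[p^{n-1}x]=z_U[p^{n-1}w]$.

\medskip\emph{Step 1: we may assume that all $\alpha_U$ are bijective.} Let $f'=fbe=\pi_1\gamma$ with $\pi_1=fb\pi$. Then $\alpha(1+ae)+f'=\alpha+(\alpha a+fb)e=1$, so $\operatorname{im}\alpha_U+\operatorname{im}f'_U=U(A)$. Choose a complement $Z_U\subseteq\operatorname{im}f'_U$ of $\operatorname{im}\alpha_U$ in $U(A)$; as $U(A)$ has finite dimension, $\dim Z_U=\dim\ker\alpha_U$. Since $\alpha_U=1-\pi_U\gamma_U$ is the identity on $\ker\gamma_U$, we have $\ker\gamma_U\cap\ker\alpha_U=0$, and there is a complement $C_U\supseteq\ker\gamma_U$ of $\ker\alpha_U$. Let $y_U$ be an endomorphism of $U(A)$ that vanishes on $C_U$ and sends a basis of $\ker\alpha_U$ to $f'_U$-preimages of a basis of $Z_U$. Then $\alpha_U+f'_Uy_U$ maps $C_U$ isomorphically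 onto $\operatorname{im}\alpha_U$ and $\ker\alpha_U$ isomorphically onto $Z_U$, so it is bijective. As $y_U$ vanishes on $\ker\gamma_U$, we can write $y_U=z_U\gamma_U$ with $z_U:U(W)\to U(A)$ linear. Take $z$ from (R), and put $y=z\gamma$ and
\[
\alpha'=\alpha+f'y=1-(\pi-\pi_1\gamma z)\gamma .
\]
All $\alpha'_U$ are bijective, $\alpha'a+f(b-beya)=1$, and $\alpha'+fy'=\alpha+f(bey+y')$ for every $y'$. So it suffices to treat $\alpha'$, with $\pi-\pi_1\gamma z$ in place of $\pi$ and $b-beya$ in place of $b$. We rename accordingly.

\emph{Step 2: we may assume that $a_U=\alpha_U^{-1}$ for all $U$.} Let $z':W\to A$ induce the maps $\alpha_U^{-1}\pi_U$, and let $g=1+z'\gamma$. Then $g_U=1+\alpha_U^{-1}(1-\alpha_U)=\alpha_U^{-1}$. Put $a'=a+(1-a\alpha)g$ and $b'=b-b\alpha g$. Then $\alpha a'+fb'=1+\alpha g-(\alpha a+fb)\alpha g=1$ and $a'_U=a_U+\alpha_U^{-1}-a_U=\alpha_U^{-1}$. Rename $a',b'$ as $a,b$.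

\emph{Step 3: pieces.} Let $W_{p,n}$ be the sum of the basic cyclic summands of order $p^n$, and $U=U^p_n$. Then $U(W)=W_{p,n}[p]=p^{n-1}W_{p,n}$. This space may be infinite, but $\gamma_U$ and $\pi_U$ involve only a finite part of it. Since $U(A)$ is finite, $\ker\pi_U$ has finite codimension, so there is a finite subspace $Y\supseteq\operatorname{im}\gamma_U$ with $Y+\ker\pi_U=U(W)$. Let $Z$ be a complement of $Y\cap\ker\pi_U$ in $\ker\pi_U$; then $U(W)=Y\oplus Z$. Lift each element $v$ of a basis of $Y$ and of a basis of $Z$ to an $x\in W_{p,n}$ with $p^{n-1}x=v$. By Lemma~\ref{lem:U}(a) the lifts generate a direct sum of cyclic groups that is a summand of $W_{p,n}$; it contains $W_{p,n}[p]$, so its complement is $0$. Let $W'_{p,n}$ be the finite group generated by the lifts from $Y$. The \emph{pieces} are the groups $W'_{p,n}$ and the cyclic groups generated by single lifts from $Z$, for all $(p,n)$. Thus $W$ is the direct sum of countably many finite pieces. Let $\tau=\gamma\pi$ and $\mu=\gamma a\pi$ in $\operatorname{End}(W)$. Both $\tau_U$ and $\mu_U$ map $U(W)$ into $Y$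 and vanish on $Z$.

\emph{Step 4: blocks.} Choose finite sums of pieces $W^{\le0}\subseteq W^{\le1}\subseteq\cdots$ such that $W^{\le j+1}$ contains the $j$-th piece and the finite group $\tau(W^{\le j})+\mu(W^{\le j})$. Let the block $W^{(j)}$ be the sum of the pieces that first appear in $W^{\le j}$, so $W=\bigoplus_jW^{(j)}$. Let $\lambda$ be the projection onto the sum of the even blocks, and
\[
h_1=1-\tau(1-\lambda),\qquad h_2=1+\mu\lambda .
\]
The map $h_1$ is the identity on even blocks and sends an odd block $W^{(i)}$ into $W^{\le i+1}$, so $h_1(W^{\le c})\subseteq W^{\le c}$ for even $c$. The map $h_2$ is the identity on odd blocks and sends an even block $W^{(i)}$ into $W^{\le i+1}$, so $h_2(W^{\le c})\subseteq W^{\le c}$ for odd $c$.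

\emph{Step 5: $h_1$ and $h_2$ are automorphisms.} An endomorphism $h$ of $W$ with all $h_U$ injective is injective: a nonzero $x\in W[p]$ lies in $p^{n-1}W\setminus p^nW$ for some $n$, so $[x]\ne0$ in $U^p_n(W)$ and $h(x)\neq0$; and a nonzero kernel in the torsion group $W$ would contain an element of prime order. Fix $U=U^p_n$. Since $\lambda$ is $1$ or $0$ on each piece, $\lambda_U$ maps $Z$ into $Z$ and is $1$ or $0$ on $Y$. Hence $(h_1)_U$ and $(h_2)_U$ are the identity on $Z$ and map $Y$ into $Y$; on $Y$, $(h_1)_U$ is $1$ or $1-\gamma_U\pi_U$, and $(h_2)_U$ is $1$ or $1+\gamma_Ua_U\pi_U$. Let $v\in Y$ and $x=\pi_Uv$.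
\begin{itemize}
\item If $v=\gamma_U\pi_Uv$, then $x=e_Ux$, so $\alpha_Ux=0$, $x=0$ by Step 1, and $v=\gamma_Ux=0$.
\item If $v=-\gamma_Ua_U\pi_Uv$, then by Step 2 $x=-e_Ua_Ux=-(1-\alpha_U)\alpha_U^{-1}x=x-\alpha_U^{-1}x$, so $x=0$ and $v=0$.
\end{itemize}
So $h_1$ and $h_2$ are injective. Each maps into themselves finite subgroups that exhaust $W$, and is bijective on them. Hence both are automorphisms.

\emph{Conclusion.} For maps $\xi:W\to A$ and $\gamma:A\to W$, if $1-\gamma\xi$ is invertible then so is $1-\xi\gamma$, with inverse $1+\xi(1-\gamma\xi)^{-1}\gamma$. With $\xi=\pi(1-\lambda)$ and $\xi=-a\pi\lambda$ this shows that, for $t=\pi\lambda\gamma$, the maps $\alpha+t=1-\pi(1-\lambda)\gamma$ and $1+at=1+a\pi\lambda\gamma$ are automorphisms of $A$. Now use \eqref{eq:twounits}.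
\end{proof}

\section{Cancellable implies stable range one}\label{sec:main}

Let $A$ be as in Theorem~\ref{thm:converse} and $E=\operatorname{End}(A)$. All $U^p_n(A)$ are finite by Lemma~\ref{lem:U}(b). We first remove the bounded error, at the price of a term in $\mathfrak t$.

\begin{lemma}\label{lem:modt}
If $\alpha a+f=1$ in $E$, there are $y\in E$ and $e\in\mathfrak t$ with $\alpha+fy+e\in\operatorname{Aut}(A)$.
\end{lemma}

\begin{proof}
Let $\pi:W_0=F_0\oplus W\to A$ be a cover and take $G_0$, $\beta$, $m$, $M$ from Lemma~\ref{lem:normal}. The entry $1+\varphi$ need not be invertible, so we split off the part of $G_0$ on which it can fail. Let $m=\prod p^{k_p}$. Write $A=C\oplus A'$ as in Lemma~\ref{lem:U}(c), and $W_0=V_0\oplus W'$, where $V_0$ collects the cyclic summands of order $p^n$ with $p\mid m$ and $n\le2k_p$. Then $G_0=G'\oplus V$ with $G'=A'\oplus W'$ and $V=C\oplus V_0$, where $m^2V=0$ and $G'$ satisfies the hypothesis of Lemma~\ref{lem:U}(d). On $A\oplus G'\oplus V$,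
\[
M=\begin{pmatrix}\alpha&\beta'&\beta_V\\\gamma'&1+\varphi_{11}&\varphi_{12}\\ *&*&*\end{pmatrix}.
\]
Since $m\varphi_{11}=0$, we have $\varphi_{11}^2=0$, so $1+\varphi_{11}$ has the inverse $\omega=1-\varphi_{11}$. Apply \eqref{eq:schur} to the decomposition $(A\oplus V)\oplus G'$ with $\delta=1+\varphi_{11}$. The Schur complement is an automorphism $\Pi$ of $A\oplus V$ whose first row is $(\alpha,\beta_V)-\beta'\omega(\gamma',\varphi_{12})$. Write
\[
\Pi=\begin{pmatrix}\alpha_1&\beta_1\\c&d\end{pmatrix},\quad
\Pi^{-1}=\begin{pmatrix}\tilde\alpha&\tilde\beta\\\tilde c&\tilde d\end{pmatrix},\qquad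
\alpha_1=\alpha-\beta'\omega\gamma',\quad\beta_1=\beta_V-\beta'\omega\varphi_{12}.
\]
Then $\alpha_1\tilde\alpha+\beta_1\tilde c=1$ and $\tilde\alpha\alpha_1+\tilde\beta c=1$. The maps $\beta_1\tilde c$ and $\tilde\beta c$ factor through $V$, so they lie in $N=\{h\in E:m^2h=0\}$, and $\alpha_1$ is a unit modulo $N$.

Apply Lemma~\ref{lem:bounded} with $\ell=m^2$, and denote images in $\bar E$ by bars. In the factor $(1-\varepsilon)\bar E\cong\bar E/\bar N$ the component of $\bar\alpha_1$ is a unit. The factor $\varepsilon\bar E$ is finite, so it has stable range one, and the $\varepsilon$-component of $\alpha_1\tilde\alpha+(\beta_1\tilde c)\cdot1=1$ gives $\bar r\in\varepsilon\bar E$ such that $\varepsilon\bar\alpha_1+\overline{\beta_1\tilde c}\,\bar r$ is a unit of $\varepsilon\bar E$. Thus $\bar\alpha_1+\overline{\beta_1\tilde c}\,\bar r$ is a unit in both factors. Lift $\bar r$ to $r\in E$ and put $t=\tilde cr:A\to V$. By (J1), $\alpha_1+\beta_1t\in\operatorname{Aut}(A)$, and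
\[
\alpha_1+\beta_1t=\alpha+\beta'\big(-\omega\gamma'-\omega\varphi_{12}t\big)+\beta_Vt=\alpha+\beta\zeta,
\]
where $\zeta:A\to G'\oplus V=G_0$ has components $-\omega\gamma'-\omega\varphi_{12}t$ and $t$. Now decompose $\zeta$ along $G_0=A\oplus W_0$ as $y:A\to A$ and $\zeta_2:A\to W_0$, so that $\alpha+\beta\zeta=\alpha+fy+\pi\zeta_2$. Since $\operatorname{Hom}(A,\mathbb Z)=0$, the $F_0$-component of $\zeta_2$ vanishes, so $e=\pi\zeta_2$ factors through $W$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:converse}]
Let $\alpha a+fb=1$. Lemma~\ref{lem:modt}, applied to $\alpha a+(fb)=1$, gives $y_0\in E$ and $e\in\mathfrak t$ such that $u=\alpha+fy+e$ is a unit, where $y=by_0$. Put $\alpha_1=(\alpha+fy)u^{-1}=1-eu^{-1}$, with $eu^{-1}\in\mathfrak t$. From $(\alpha+fy)a+f(b-ya)=1$ we get $\alpha_1(ua)+f(b-ya)=1$. By Proposition~\ref{prop:t}, $\alpha_1+fy'$ is a unit for some $y'$. Hence $(\alpha_1+fy')u=\alpha+f(y+y'u)$ is a unit.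
\end{proof}

This completes the proof of Theorem~\ref{thm:char}.

\section{Stable range one as transitivity of a Polish group action}\label{sec:action}

The definition of stable range one for $\operatorname{End}(B)$ quantifies universally over $\alpha,a,f,b$ and existentially over $y$. To lower the complexity we replace ``there is $y$'' by statements of the form ``for every finite set there is an approximate solution on it''.

Let $B$ be any countable group and $E=\operatorname{End}(B)$, with the topology of pointwise convergence for discrete $B$: a basic neighborhood of $\alpha$ consists of the maps that agree with $\alpha$ on a finite set. Then $E$ is closed in $B^B$, hence Polish, and addition and composition are continuous. The group $\operatorname{Aut}(B)$ is a closed subgroup of the group of permutations of $B$, hence a Polish group. Let $\Gamma=\operatorname{Aut}(B)\times E$ with multiplication $(v,y)(v',y')=(vv',yv'+y')$; this is the multiplication of the matrices $\left(\begin{smallmatrix}v&0\\y&1\end{smallmatrix}\right)$, and $(v,y)^{-1}=(v^{-1},-yv^{-1})$. So $\Gamma$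 is a Polish group. For finite $S\subseteq B$ the set $\Gamma_S=\{(v,y):v|S=\mathrm{id},\ y|S=0\}$ is an open subgroup.

Fix $f\in E$. Multiplying the row $(\alpha,f)$ by the matrix of $(v,y)$ gives a continuous right action of $\Gamma$ on $E$, namely $\alpha\cdot(v,y)=\alpha v+fy$. The set
\[
X_f=\{\alpha\in E:\ \alpha a+fb=1\text{ for some }a,b\in E\}
\]
contains $1$ and is invariant: if $\alpha a+fb=1$, then $(\alpha v+fy)v^{-1}a+f(b-yv^{-1}a)=1$.

\begin{lemma}\label{lem:trans}
$E$ has stable range one if and only if $\Gamma$ is transitive on $X_f$ for every $f\in E$.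
\end{lemma}

\begin{proof}
If $\alpha v+fy=1$, then $\alpha+fyv^{-1}=v^{-1}$ is a unit. If $\alpha+fy=u$ is a unit, then $\alpha\cdot(u^{-1},yu^{-1})=1$.
\end{proof}

\begin{proposition}\label{prop:effros}
$\Gamma$ is transitive on $X_f$ if and only if every $\alpha\in X_f$ satisfies
\begin{enumerate}
\item[(DN)] $1\in\overline{\alpha\Gamma}$;
\item[(LD)] for every finite $S\subseteq B$ there is a finite $S'\subseteq B$ such that every $\alpha'\in X_f$ with $\alpha'|S'=\alpha|S'$ lies in $\overline{\alpha\Gamma_S}$.
\end{enumerate}
\end{proposition}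

Condition (DN) alone is not enough. Let $B=\mathbb Z(p)^{(\omega)}$ and $f=0$, so that $X_f$ is the set of surjections and the action is not transitive. If $\alpha a=1$, the restriction of the injective map $a$ to a finite subspace extends to an automorphism $v$ of $B$, and $\alpha v$ is the identity on that subspace; so (DN) always holds. But (LD) fails at $1$: pointwise limits of automorphisms are injective, while every neighborhood of $1$ contains surjections with nonzero kernel.

\begin{proof}
($\Rightarrow$) (DN) holds as $1\in\alpha\Gamma$. For (LD) we use Effros' theorem \cite[2.2.2]{BK}, in the form: if a Polish group acts continuously and transitively on a Polish space, then the orbit maps are open. It implies that $\alpha\Gamma_S$ is an open neighborhood of $\alpha$ in $X_f$, which gives (LD). We must check that $X_f$ is Polish; this is not automatic, since $X_f$ is defined by an existential quantifier. The set $\tilde X_f=\{(\alpha,a,b):\alpha a+fb=1\}$ is closed in $E^3$, hence Polish. Its projection onto $X_f$ is open. Indeed, let $(\alpha,a,b)\in\tilde X_f$, let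 $S$ be finite, and let $\alpha'\in X_f$ agree with $\alpha$ on $S\cup a(S)$, say $\alpha'a_1+fb_1=1$. Put $w=\alpha'a+fb$. Then $1-w=(\alpha-\alpha')a$ vanishes on $S$, so $a'=a+a_1(1-w)$ and $b'=b+b_1(1-w)$ agree with $a$ and $b$ on $S$, and $\alpha'a'+fb'=w+(1-w)=1$. A separable metrizable space that is the image of a Polish space under a continuous open map is Polish \cite[8.19]{Kechris}.

($\Leftarrow$) Let $\alpha\in X_f$ and $B=\{b_0,b_1,\dots\}$. We move $\alpha$ and $1$ toward each other by group elements that are closer and closer to the identity. We construct $g_i,h_i\in\Gamma$ for $i\ge1$ and put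
\[
\bar g_i=g_1\cdots g_i=(v_i,y_i),\quad\bar h_i=h_1\cdots h_i=(w_i,u_i),\quad\alpha_i=\alpha\cdot\bar g_i,\quad\beta_i=1\cdot\bar h_i,
\]
with $\bar g_0=\bar h_0$ the identity of $\Gamma$; all $\alpha_i,\beta_i$ lie in $X_f$. Let
\[
T'_i=\{b_j,\,v_i^{-1}(b_j):j\le i\},\qquad T_{i+1}=\{b_j,\,w_i^{-1}(b_j):j\le i+1\}.
\]

\emph{Start.} (LD) at $\beta_0=1$ with $S=T_1$ gives $S'$. By (DN) there is $g_1$ such that $\alpha_1=\alpha\cdot g_1$ agrees with $1$ on $S'$. So $\alpha_1\in\overline{\beta_0\Gamma_{T_1}}$.

\emph{Choice of $h_i$, given $\alpha_i\in\overline{\beta_{i-1}\Gamma_{T_i}}$.} (LD) at $\alpha_i$ with $S=T'_i$ gives $S'$. Choose $h_i\in\Gamma_{T_i}$ such that $\beta_i=\beta_{i-1}\cdot h_i$ agrees with $\alpha_i$ on $S'\cup\{b_0,\dots,b_i\}$. Then $\beta_i\in\overline{\alpha_i\Gamma_{T'_i}}$.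

\emph{Choice of $g_{i+1}$, given $\beta_i\in\overline{\alpha_i\Gamma_{T'_i}}$.} (LD) at $\beta_i$ with $S=T_{i+1}$ gives $S'$. Choose $g_{i+1}\in\Gamma_{T'_i}$ such that $\alpha_{i+1}=\alpha_i\cdot g_{i+1}$ agrees with $\beta_i$ on $S'$. Then $\alpha_{i+1}\in\overline{\beta_i\Gamma_{T_{i+1}}}$.

If $i\geq1$ and $g_{i+1}=(v,y)$, then $v_{i+1}=v_iv$, $y_{i+1}=y_iv+y$ and $v_{i+1}^{-1}=v^{-1}v_i^{-1}$. Since $v$ fixes $T'_i$ pointwise and $y$ vanishes on it, these maps agree with $v_i$, $y_i$, $v_i^{-1}$ on $b_0,\dots,b_i$. So $v_i$, $v_i^{-1}$ and $y_i$ converge pointwise; the limits of $v_i$ and $v_i^{-1}$ are inverse to each other by continuity of composition, and $\bar g_i\to g\in\Gamma$. The same computation with $h_{i+1}\in\Gamma_{T_{i+1}}$ gives $\bar h_i\to h\in\Gamma$. Since $\alpha_i$ and $\beta_i$ agree on $b_0,\dots,b_i$, we get $\alpha\cdot g=\lim\alpha_i=\lim\beta_i=1\cdot h$, so $1\in\alpha\Gamma$.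
\end{proof}

\section{The complexity of the index set}\label{sec:complexity}

We use the following standard facts. The classes $\Sigma^1_n$, $\Pi^1_n$ ($n=1,2$) and $\Pi^1_1(\mathcal O)$ are closed under $\wedge$, $\vee$, number quantifiers and computable substitutions; the $\Sigma$-classes are closed under existential and the $\Pi$-classes under universal function quantifiers; $\Sigma^1_1\cup\Pi^1_1\subseteq\Delta^1_2$. Every $\Pi^1_1$ or $\Sigma^1_1$ set of numbers is computable from $\mathcal O$, because it or its complement is $m$-reducible to $\mathcal O$. By the hierarchy theorem, there is a $\Pi^1_2$ subset of $\omega$ that is not $\Sigma^1_2$. About the enumeration we use that the set of $e$ for which $\mathcal A_e$ is an abelian group is arithmetical and that for such $e$ the universe and the operations are computable uniformly in $e$.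

\begin{proof}[Proof of Theorem~\ref{thm:complexity}]
Let $A=\mathcal A_e$ be an abelian group, with $D$ and $R$ as in Theorem~\ref{thm:char}. We do not choose the summands $F$ and $B$, and work with the canonical quotients $A/R$ and $R/D$.

\emph{The subgroups $D$ and $R$.} We have $x\in D$ if and only if there is a sequence $(x_n)$ with $x_0=x$ and $x_n=(n+1)x_{n+1}$ for all $n$, since such a sequence generates a divisible subgroup; this is $\Sigma^1_1$ in $(e,x)$. We have $x\in R$ if and only if $h(x)=0$ for all $h\in\operatorname{Hom}(A,\mathbb Z)$; this is $\Pi^1_1$ in $(e,x)$. So both relations are computable from $\mathcal O$.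

\emph{Conditions \textup{(1)} and \textup{(2)}.} The group $A/R$ has finite rank if and only if there is a tuple $\bar x$ such that for every $x\in A$ there are integers $n\geq1$ and $c_i$ with $nx-\sum c_ix_i\in R$. The group $D$ has finite torsion-free rank if and only if there is a tuple $\bar x$ from $D$ such that for every $x\in D$ there are $n\geq1$ and $c_i$ with $nx=\sum c_ix_i$. And $D[p]$ is finite if and only if some tuple lists all $x\in D$ with $px=0$. All this is arithmetical in $\mathcal O$.

\emph{Condition \textup{(3)}: finite tuples.} For tuples from $R$ consider the relations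
\begin{itemize}
\item $\operatorname{Au}(\bar r,\bar r')$: some $v\in\operatorname{Aut}(A)$ has $v(r_i)-r'_i\in D$ for all $i$;
\item $\operatorname{En}(\bar r,\bar q)$: some $y\in\operatorname{End}(A)$ has $y(r_i)-q_i\in D$ for all $i$.
\end{itemize}
The displayed conditions are $\Sigma^1_1$ in $e$ and the tuples, hence computable from $\mathcal O$. They say exactly that some automorphism, respectively endomorphism, of $R/D$ carries the classes of the $r_i$ to those of the $r'_i$, respectively $q_i$. Indeed, an endomorphism $y$ of $A$ maps $D$ into $D$, and maps $R$ into $R$ because $hy\in\operatorname{Hom}(A,\mathbb Z)$ for $h\in\operatorname{Hom}(A,\mathbb Z)$; applied to $v$ and $v^{-1}$, this shows that automorphisms of $A$ induce automorphisms of $R/D$. Conversely, as $A=D\oplus F\oplus B$ and $R/D\cong B$, automorphisms of $B$ extend to $A$ by the identity on $D\oplus F$, and endomorphisms of $B$ extend by $0$.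

\emph{Condition \textup{(3)}: codes.} A \emph{code} is a function $f:\omega\to\omega$ with $f(R)\subseteq R$, $f(D)\subseteq D$ and $f(x+x')-f(x)-f(x')\in D$ for $x,x'\in R$. Taking $x'\in D$ shows that $f$ is well defined on $R/D$, so a code determines an endomorphism of $R/D$; every endomorphism of $R/D$ is induced by an endomorphism of $A$ and so has a code. Being a code is arithmetical in $\mathcal O$ and $f$, and so is the relation $\alpha a+fb=1$ between codes, which says that $\alpha(a(x))+f(b(x))-x\in D$ for all $x\in R$.

Apply Lemma~\ref{lem:trans} and Proposition~\ref{prop:effros} to the group $R/D$. A map $\alpha'$ lies in $\overline{\alpha\Gamma_S}$ if and only if for every tuple $\bar r$ there is $(v,y)\in\Gamma_S$ with $\alpha(v(r_i))+f(y(r_i))=\alpha'(r_i)$ for all $i$. Only the values of $v$ and $y$ on $S$ and $\bar r$ matter, and $v$ and $y$ vary independently. Let function variables range over codes and tuples over finite tuples from $R$, and read equalities in $R/D$. Then $\operatorname{End}(R/D)$ has stable range one if and only if for all $f,\alpha,a,b$ with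 $\alpha a+fb=1$:
\begin{itemize}
\item for all $\bar r$ there are $\bar r',\bar q$ with $\operatorname{Au}(\bar r,\bar r')$, $\operatorname{En}(\bar r,\bar q)$ and $\alpha(r'_i)+f(q_i)=r_i$ for all $i$; and
\item for all $\bar s$ there is $\bar s'$ such that for all $\alpha',a',b'$ with $\alpha'a'+fb'=1$ and $\alpha'=\alpha$ on $\bar s'$, and for all $\bar r$, there are $\bar r',\bar q$ with $\operatorname{Au}(\bar s\bar r,\bar s\bar r')$, $\operatorname{En}(\bar s\bar r,\bar0\bar q)$ and $\alpha(r'_i)+f(q_i)=\alpha'(r_i)$ for all $i$.
\end{itemize}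
Here juxtaposition is concatenation and $\bar0$ has the length of $\bar s$. All function quantifiers are universal, the others are number quantifiers, and the rest is arithmetical in $\mathcal O$ and the functions. By the closure properties, condition (3) is $\Pi^1_1(\mathcal O)$ in $e$. By Theorem~\ref{thm:char}, $I\in\Pi^1_1(\mathcal O)$.

\emph{The inclusion $\Pi^1_1(\mathcal O)\subseteq\Delta^1_2$.} Let $n\in S\iff\forall z\,\Phi(n,z,\mathcal O)$ with $\Phi$ arithmetical. For $w\subseteq\omega$, the relation $w=\mathcal O$ is the conjunction of the $\Pi^1_1$ relation $\forall k\,(k\in w\to k\in\mathcal O)$ and the $\Sigma^1_1$ relation $\forall k\,(k\in\mathcal O\to k\in w)$, so it is $\Delta^1_2$. Therefore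
\[
n\in S\iff\exists w\,\big(w=\mathcal O\wedge\forall z\,\Phi(n,z,w)\big)\iff\forall w\,\big(w\ne\mathcal O\vee\forall z\,\Phi(n,z,w)\big)
\]
shows that $S$ is both $\Sigma^1_2$ and $\Pi^1_2$.

\emph{Hardness fails.} A set that is $m$-reducible to the $\Delta^1_2$ set $I$ is $\Delta^1_2$. A $\Pi^1_2$ set that is not $\Sigma^1_2$ is therefore not $m$-reducible to $I$, and neither is its complement. So $I$ is not $\Pi^1_2$-hard, and not $\Sigma^1_2$-hard either.
\end{proof}

\begin{thebibliography}{9}

\bibitem{BK}
Becker and Kechris, \emph{The Descriptive Set Theory of Polish Group Actions}.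

\bibitem{CCG}
\emph{Characterizations of cancellable groups},
\texttt{https://www.ams.org/proc/\allowbreak 2019-147-08/\allowbreak S0002-9939-2019-14546-9\allowbreak ?active=current},
doi:10.1090/proc/14546.

\bibitem{Kechris}
Kechris, \emph{Classical Descriptive Set Theory}.

\end{thebibliography}
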